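# Attractors of weak iterated function systems are not $\sigma$-lower porous

## 1. Compact sets, weak contractions, attractors

Throughout, $K([0,1])$ is the set of all nonempty compact subsets of $[0,1]$.

**Definition (Hausdorff metric).** For $A,B\in K([0,1])$, $d_H(A,B)$ is the least $\rho\ge 0$ such that every point of $A$ is within $\rho$ of some point of $B$ and every point of $B$ is within $\rho$ of some point of $A$.

For example, $d_H(\{0,1\},\{\tfrac12\})=\tfrac12$, and $d_H(\{a,a'\},\{a\})=|a-a'|$. We use three standard facts. The space $(K([0,1]),d_H)$ is complete. Finite sets are dense in it. Finally, $d_H(\bigcup_jA_j,\bigcup_jB_j)\le\max_jd_H(A_j,B_j)$ for finite unions.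

**Definition (contractions).** A map $f:[0,1]\to[0,1]$ is a *contraction* if there is $L<1$ with $|f(x)-f(y)|\le L|x-y|$ for all $x,y$. It is a *weak contraction* if $|f(x)-f(y)|<|x-y|$ for all $x\ne y$.

Every contraction is a weak contraction. The converse fails: let $f(x)=x-\frac{x^2}{2}$. Then $|f(x)-f(y)|=|x-y|\,\bigl(1-\frac{x+y}2\bigr)$, and for $x\neq y$ in $[0,1]$ we have $0<x+y<2$, so $f$ is a weak contraction. Letting $x,y\to0$ we see that no $L<1$ works for all pairs.

**Definition (attractors).** An *IFS* on $[0,1]$ is a finite family $\{f_1,\dots,f_n\}$ of contractions $[0,1]\to[0,1]$; a *weak IFS* is a finite family of weak contractions $[0,1]\to[0,1]$. A set $A\in K([0,1])$ is the *attractor* of such a system if $A=\bigcup_{i=1}^nf_i(A)$. We write $A[0,1]$ for the family of all attractors of IFSs on $[0,1]$ and $A_w[0,1]$ for the family of all attractors of weak IFSs on $[0,1]$. For $n\ge1$, $W_n\subseteq A_w[0,1]$ is the family of attractors of weak IFSs with at most $n$ maps.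

Thus $A[0,1]\subseteq A_w[0,1]\subseteq K([0,1])$. Three examples: the middle-thirds set is the attractor of $x/3$ and $(x+2)/3$. The interval $[0,1]$ is the attractor of the weak IFS consisting of $x-\frac{x^2}2$, with image $[0,\frac12]$, and $\frac{1+x}2$, with image $[\frac12,1]$. Every finite set $F=\{a_1,\dots,a_n\}$ is the attractor of the $n$ constant maps $f_i\equiv a_i$, so all finite sets belong to $A[0,1]$.

**Definition (Cantor set).** A *Cantor set* is a nonempty, compact, perfect, totally disconnected set. The middle-thirds set is an example.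

## 2. Lower porosity

Balls $B(x,R)$ are open.

**Definition (porosity).** Let $(X,d)$ be a metric space, $M\subseteq X$, $x\in X$, $R>0$. Put
$$\gamma(x,R,M)=\sup\{r\ge0:\ \exists z\in X,\ B(z,r)\subseteq B(x,R)\setminus M\}.$$
The set $M$ is *lower porous* if $\liminf_{R\to0^+}\gamma(x,R,M)/R>0$ for every $x\in M$. It is *$\sigma$-lower porous* if it is a countable union of lower porous sets.

So at each point of $M$, and at *every* small scale $R$ there, we find a hole in $M$ whose radius is a fixed proportion of $R$. Passing to a subset of $M$ only increases $\gamma$, so a subset of a lower porous set is lower porous. Consequently subsets and countable unions of $\sigma$-lower porous sets are $\sigma$-lower porous.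

*The middle-thirds set $C$ in $[0,1]$.* Let $x\in C$ and $0<R\le1$, and let $k\ge1$ be least with $3^{-k}<R$, so $R\le3^{1-k}$. The stage-$k$ interval $J$ containing $x$ has length $3^{-k}<R$, so $J\subseteq B(x,R)$. Its open middle third is a ball of radius $\frac12 3^{-k-1}\ge R/18$ that misses $C$. So $C$ is lower porous.

*The rationals in $[0,1]$.* They form a $\sigma$-lower porous set, since a single point $\{x\}$ is lower porous: for $R<\frac12$ choose $z\in[0,1]$ with $|z-x|=R/2$, and then $B(z,R/2)\subseteq B(x,R)\setminus\{x\}$. But they are not lower porous: they are dense, so $\gamma(x,R,\mathbb Q\cap[0,1])=0$ always.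

*Sets with at most $N$ points, in $K([0,1])$.* Let $\mathcal F_N=\{F\in K([0,1]):|F|\le N\}$, $F\in\mathcal F_N$, $a\in F$, $0<R<\frac12$. Choose an interval $I\subseteq[0,1]$ of length $R/2$ with endpoint $a$, and let $G$ be $F$ together with $N+1$ equally spaced points of $I$, endpoints included; the spacing is $\frac R{2N}$. Then $d_H(F,G)\le R/2$, so $B(G,\frac R{8N})\subseteq B(F,R)$. A set $H$ in this ball has a point within $\frac R{8N}$ of each of the $N+1$ points; these points of $H$ are distinct, so $|H|\ge N+1$. Hence $\gamma(F,R,\mathcal F_N)\ge\frac R{8N}$, and $\mathcal F_N$ is lower porous. The family of all finite sets is therefore $\sigma$-lower porous, although it is dense in $K([0,1])$.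

## 3. Is $A_w[0,1]$ $\sigma$-lower porous? First cases

We can now ask the question, posed in http://www.arxitics.com/articles/2111.01927/json. It is known that both $A[0,1]$ and $A_w[0,1]$ are meager in $K([0,1])$, and that $A[0,1]$ is $\sigma$-lower porous in $K([0,1])$.

**Problem.** Determine whether $A_w[0,1]$ is $\sigma$-lower porous in $K([0,1])$.

*One map.* Let $A=f(A)$ be compact with $f$ a weak contraction. If $|A|\ge2$, then $\operatorname{diam}f(A)$ is attained at a pair of points $f(x),f(y)$ with $x,y\in A$. If it is positive, then $x\ne y$ and $\operatorname{diam}f(A)=|f(x)-f(y)|<|x-y|\le\operatorname{diam}A$. If it is $0$, it is also less than $\operatorname{diam}A$. Either way $f(A)\neq A$. So $|A|=1$, and all singletons occur, by constant maps. Thus $W_1=\mathcal F_1$, and by Section 2 it is lower porous, with $\gamma(\{a\},R,W_1)\ge R/8$ for $R<\frac12$.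

*Finite sets.* All of them lie in $A[0,1]$, so $A_w[0,1]$ is dense and $\gamma(A,R,A_w[0,1])=0$ at every $A$ and every $R$: the family is not lower porous. This does not answer the question. The finite sets themselves are dense and $\sigma$-lower porous. We need an argument that defeats countably many lower porous pieces at once, and it has to use attractors of infinite cardinality. The answer will be that $A_w[0,1]$ is *not* $\sigma$-lower porous, and that two maps suffice.

## 4. Good systems and their refinements

The proof builds attractors as limits of finite sets on which a *fixed number* $n$ of maps acts.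

**Definition (good system).** A *good $n$-system* is $(Y,\varphi_1,\dots,\varphi_n)$, where $Y\subseteq[0,1]$ is finite, $|Y|\ge2$, the maps $\varphi_i:Y\to Y$ satisfy $|\varphi_i(x)-\varphi_i(y)|<|x-y|$ for $x\ne y$, and $Y=\bigcup_i\varphi_i(Y)$. Put
$$\tau(Y)=\min_{i,\ x\ne y}\bigl(|x-y|-|\varphi_i(x)-\varphi_i(y)|\bigr)>0 .$$

Thus $\tau(Y)\le|x-y|$ for all $x\ne y$ in $Y$. Running example: $Y=\{\frac13,\frac23\}$, $\varphi_1\equiv\frac13$, $\varphi_2\equiv\frac23$, with $\tau(Y)=\frac13$. More generally, a finite set of $n\ge2$ points with the $n$ constant maps onto its points is a good $n$-system.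

**Definition (refinement).** An *$\varepsilon$-refinement* of $(Y,\varphi_i)$ is a good $n$-system $(Y',\varphi_i')$ together with a surjection $\pi:Y'\to Y$ such that $|\pi(x)-x|<\varepsilon$ for all $x\in Y'$, $\pi\varphi_i'=\varphi_i\pi$ for all $i$, and $|\pi^{-1}(y)|\ge2$ for every $y\in Y$.

So each point $y$ is replaced by a cluster $\pi^{-1}(y)$, and $\varphi_i'$ must carry the cluster at $y$ into the cluster at $\varphi_i(y)$. For the running example, let $0<u<\min(\varepsilon,\frac1{10})$, $P=\{\frac13,\frac13+u\}$, $Q=\{\frac23,\frac23+u\}$, $Y'=P\cup Q$, and let $\varphi_1'$ be $\frac13$ on $P$ and $\frac13+u$ on $Q$, while $\varphi_2'$ is $\frac23$ on $P$ and $\frac23+u$ on $Q$. Points of one cluster have equal images. Points of different clusters are at distance at least $\frac13-u$ and have images at distance $u<\frac13-u$. The four points are all covered. So this is an $\varepsilon$-refinement. Its $\tau$ is $u$, because $\frac13-2u>u$: refining makes $\tau$ small.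

**Theorem 1 (Main Theorem).** If $(Y,\varphi_i)$ is a good $n$-system and $U\subseteq K([0,1])$ is open with $Y\in U$, then the family of Cantor sets belonging to $W_n\cap U$ is not $\sigma$-lower porous.

**Corollary 2.** $W_2$, and hence $A_w[0,1]$, is not $\sigma$-lower porous in $K([0,1])$.

*Proof from Theorem 1.* Take the running example with $n=2$ and $U=K([0,1])$. A subset of $W_2$ is not $\sigma$-lower porous, so neither $W_2$ nor $A_w[0,1]$ is. $\square$

**Theorem 3 (sharp number of maps).** $W_n$ is $\sigma$-lower porous if and only if $n=1$.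

**Theorem 4 (localization, Cantor sets, and the difference).** For every nonempty open $U\subseteq K([0,1])$, the family of Cantor sets in $\bigl(A_w[0,1]\setminus A[0,1]\bigr)\cap U$ is not $\sigma$-lower porous.

Theorems 3 and 4 are deduced from Theorem 1 in Section 11.

## 5. Closed porous pieces, and what has to be built

The first step replaces arbitrary lower porous pieces by closed ones with uniform constants.

**Lemma 5.** If $\mathcal M$ is $\sigma$-lower porous in a metric space, then $\mathcal M\subseteq\bigcup_kP_k$ with countably many closed $P_k$ and constants $c_k\in(0,1]$, $R_k>0$ such that $\gamma(x,R,P_k)\ge c_kR$ for all $x\in P_k$ and $0<R<R_k$.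

*Proof.* It suffices to treat a lower porous $\mathcal M$, since countably many countable families form a countable family. For $j\ge1$ put
$$M_j=\{x\in\mathcal M:\ \gamma(x,R,\mathcal M)\ge R/j\ \text{ for all }0<R<1/j\}.$$
If $x\in\mathcal M$, there are $c,R_0>0$ with $\gamma(x,R,\mathcal M)\ge cR$ for $0<R<R_0$, so $x\in M_j$ as soon as $j\ge\max(1/c,1/R_0)$. Hence $\mathcal M=\bigcup_jM_j$.

Put $P=\overline{M_j}$. Let $y\in P$ and $0<R<1/j$, and pick $x\in M_j$ with $d(x,y)<R/2$. Since $\gamma(x,R/2,\mathcal M)\ge\frac R{2j}>\frac R{4j}$, there are $z$ and $r>\frac R{4j}$ with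
$$B(z,r)\subseteq B(x,R/2)\setminus\mathcal M\subseteq B(y,R)\setminus M_j .$$
An open ball that misses $M_j$ misses its closure $P$. So $\gamma(y,R,P)\ge\frac R{4j}$, and $P$ has the required property with $c=\frac1{4j}$ and radius bound $\frac1j$. $\square$

Now suppose the Cantor sets of $W_n\cap U$ are covered by $P_1,P_2,\dots$ as in Lemma 5. We want to reach a contradiction as in the Baire category theorem: construct $Y=Y^0,Y^1,Y^2,\dots$, each a very fine refinement of its predecessor, with $Y^k\notin P_k$. As $P_k$ is closed, a whole ball around $Y^k$ misses $P_k$, and later sets can be kept in that ball. The limit should be a Cantor set in $W_n\cap U$ outside all $P_k$. Two things are needed.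

1. Limits of sufficiently fine refinements are Cantor sets in $W_n$. This is Lemma 6 below. Here it is essential that $n$ stays fixed. Approximating by finite sets with constant maps needs as many maps as points, so the number of maps would grow along the sequence and the construction would leave no finite system for the limit.

2. Not all fine refinements of $Y^{k-1}$ lie in $P_k$. Suppose they do. Then $P_k$ has a hole of radius about $c_kR$ inside the ball of radius $R$ around each refinement. We get a contradiction if some refinement lies in the hole. But we do not control where the hole is. So we want *one* scale $R$ and one place where refinements are $cR$-dense in a ball of radius $R$ of the full space $K([0,1])$. This is Lemma 7 below.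

## 6. Limits of refinements

We use König's lemma in this form: if $Z_0,Z_1,\dots$ are nonempty finite sets with maps $Z_k\to Z_{k-1}$, there is a *thread*, a sequence $(z_k)$ with $z_k\in Z_k$ and $z_k\mapsto z_{k-1}$.

**Lemma 6.** Let $Y^0,Y^1,\dots$ be good $n$-systems with maps $\varphi^k_i$, where $Y^k$ is an $\varepsilon_k$-refinement of $Y^{k-1}$ via $\pi_k$ for $k\ge1$. Put $\eta_k=\sum_{j>k}\varepsilon_j$ and assume $\eta_k<\tau(Y^k)/5$ for all $k\ge 0$. Then $Y^k$ converges in $d_H$ to some $A\in W_n$, $A$ is a Cantor set, and $d_H(A,Y^k)\le\eta_k$.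

*Proof.*

**Step 1: convergence.** Each $x\in Y^k$ is within $\varepsilon_k$ of $\pi_k(x)\in Y^{k-1}$, and every point of $Y^{k-1}$ is some $\pi_k(x)$. So $d_H(Y^k,Y^{k-1})\le\varepsilon_k$. Since $\eta_0<\infty$, the sequence is Cauchy; $Y^k\to A$ for some $A\in K([0,1])$, and $d_H(A,Y^k)\le\eta_k$.

**Step 2: describing $A$ by threads.** Let $\Theta$ be the set of threads $(y_k)$, $y_k\in Y^k$, $\pi_k(y_k)=y_{k-1}$, a closed subspace of the product of the finite discrete sets $Y^k$, hence compact. For a thread, $|y_k-y_{k-1}|<\varepsilon_k$, so $y_k$ converges to some $a$ with $|a-y_k|\le\eta_k$. Then $\operatorname{dist}(a,A)\le|a-y_k|+d_H(Y^k,A)\to0$, so $a\in A$.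

*Every $a\in A$ is the limit of a thread.* Choose $a_k\in Y^k$ with $a_k\to a$. Choose inductively $y_0,y_1,\dots$ with $\pi_j(y_j)=y_{j-1}$ such that, for each $j$, $y_j$ is the projection of $a_k$ to $Y^j$ for infinitely many $k\geq j$: this is possible because $Y^j$ is finite and infinitely many $a_k$ project to $y_{j-1}$. For these $k$, $|y_j-a_k|\le\sum_{j<l\le k}\varepsilon_l\le\eta_j$, so in the limit $|y_j-a|\le\eta_j$. Hence $y_j\to a$.

*The limit determines the thread.* If two threads with limits $a,a'$ have $y_k\ne y_k'$, then $|a-a'|\ge|y_k-y_k'|-2\eta_k\ge\tau(Y^k)-2\eta_k>0$.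

**Step 3: $A$ is a Cantor set.** Threads that agree up to index $k$ have limits within $2\eta_k$ of each other, and $\eta_k\to0$. So the limit map $\Theta\to A$ is a continuous bijection of compact metrizable spaces, hence a homeomorphism. The space $\Theta$ is nonempty, compact and totally disconnected. All $\pi_k$ are onto and all fibers have at least two points, so any finite initial piece of a thread extends to at least two threads; thus $\Theta$ has no isolated point. So $\Theta$, and with it $A$, is a Cantor set.

**Step 4: maps on $A$.** For a thread $(y_k)$ the sequence $(\varphi^k_i(y_k))_k$ is a thread, because $\pi_k\varphi_i^k=\varphi_i^{k-1}\pi_k$. So $f_i(\lim y_k)=\lim\varphi_i^k(y_k)$ defines $f_i:A\to A$. Let $a\ne a'$ in $A$ and choose $k$ with $y_k\ne y_k'$. Then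
$$|f_i(a)-f_i(a')|\le|\varphi_i^k(y_k)-\varphi_i^k(y_k')|+2\eta_k\le|y_k-y_k'|-\tau(Y^k)+2\eta_k\le|a-a'|-\tau(Y^k)+4\eta_k<|a-a'| .$$

**Step 5: $A=\bigcup_if_i(A)$.** Let $(y_k)$ be a thread with limit $a$. The finite sets $Z_k=\{(i,x):x\in Y^k,\ \varphi_i^k(x)=y_k\}$ are nonempty, since $Y^k=\bigcup_i\varphi_i^k(Y^k)$. The map $(i,x)\mapsto(i,\pi_k(x))$ sends $Z_k$ into $Z_{k-1}$, since $\varphi_i^{k-1}(\pi_k(x))=\pi_k(\varphi_i^k(x))=y_{k-1}$. König's lemma gives one $i$ and a thread $(x_k)$ with $\varphi_i^k(x_k)=y_k$ for all $k$, so $a=f_i(\lim x_k)\in f_i(A)$.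

**Step 6: extension to $[0,1]$.** Extend $f_i$ linearly over each bounded gap of $A$, and constantly on $[0,\min A]$ and $[\max A,1]$. The values stay in $[0,1]$. On a gap with endpoints $a<b$ the slope has absolute value $|f_i(a)-f_i(b)|/(b-a)<1$. So if $x<y$ lie in the closure of one component of $[0,1]\setminus A$, then $|f_i(x)-f_i(y)|<y-x$. Otherwise $[x,y]$ meets $A$; let $a$ be the first point of $A$ that is $\ge x$ and $b$ the last point of $A$ that is $\le y$, so $x\le a\le b\le y$. Then
$$|f_i(x)-f_i(y)|\le|f_i(x)-f_i(a)|+|f_i(a)-f_i(b)|+|f_i(b)-f_i(y)|<y-x,$$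
because each term between distinct points is strictly smaller than the corresponding length (the outer ones by the first case, the middle one by Step 4), and $x<y$ forces at least one pair to be distinct. So the extensions are weak contractions of $[0,1]$ and $A\in W_n$. $\square$

## 7. Refinements need not be dense near $Y$ itself

It remains to find a scale at which refinements are dense. The first thing to try is the neighborhood of $Y$: take any compact $B$ with $d_H(B,Y)\le R$, replace it by a nearby finite set $Y'$, and let the parts of $B$ near the points of $Y$ be the clusters. The difficulty is to find contractions of clusters that cover the clusters, and it can be insurmountable.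

**Example.** Let $Y=\{\frac13,\frac23\}$ with $\varphi_1\equiv\frac13$, $\varphi_2\equiv\frac23$; let $0<u\le\frac1{100}$, $R=11u$, and
$$B=\{\tfrac13\}\cup\{\tfrac23,\ \tfrac23+u,\ \tfrac23+10u,\ \tfrac23+11u\}.$$
Then $d_H(B,Y)=R$, but no $\frac1{10}$-refinement $Y'$ of $Y$ has $d_H(Y',B)\le\frac u{10}=\frac R{110}$.

*Verification.* Suppose $Y'$ is one. Points of $Y'$ within $\frac u{10}$ of $\frac13$ must have $\pi=\frac13$, and the others, which lie in $[0.66,0.78]$, must have $\pi=\frac23$. So $P=\pi^{-1}(\frac13)$ has diameter at most $0.2u$, and $Q=\pi^{-1}(\frac23)$ is the union of four nonempty groups $G_0,G_1,G_{10},G_{11}$, where $G_j$ lies within $0.1u$ of $\frac23+ju$. Since $\pi\varphi_i'=\varphi_i\pi$, the map $\varphi_1'$ takes values in $P$ and $\varphi_2'$ takes values in $Q$, so $Q=\varphi_2'(P)\cup\varphi_2'(Q)$. The set $\varphi_2'(P)$ has diameter at most $0.2u$, so it lies in one group. Hence $\varphi_2'(Q)$ meets at least three groups.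

Call $G_0\cup G_1$ and $G_{10}\cup G_{11}$ the two halves. Each has diameter at most $1.2u$, and their distance is at least $8.8u$, so $\varphi_2'$ maps each half into one half. If both were mapped into the same half, $\varphi_2'(Q)$ would meet at most two groups. So they are mapped into different halves. Let $x\in G_1$, $x'\in G_{10}$. Then $|x-x'|\le9.2u$, so the images lie in different halves at distance less than $9.2u$. Points in different halves are at distance at least $9.8u$ unless they lie in $G_1$ and $G_{10}$. So one of $\varphi_2'(x),\varphi_2'(x')$ lies in $G_1$ and the other in $G_{10}$. This applies again to the images, and so on: no iterate of $\varphi_2'$ identifies $x$ and $x'$. But $\varphi_2'$ is strictly contracting on a finite set, so it contracts all distances by some factor $L<1$, and its high iterates are constant. This is a contradiction.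

The obstruction is that the whole cluster has size comparable to $R$, the scale on which $B$ is arbitrary; the cluster at $\frac23$ has to be covered mostly by its own image, and nothing smaller or larger is available. On the other hand, offsets like $0,1,3,7$ cause no trouble: the shift $7\mapsto3\mapsto1\mapsto0\mapsto0$ is strictly contracting and misses only one point. The freedom in Lemma 7 is that we may choose the center $S$ of the ball. We shall choose $S$ to have clusters with many different scales, all of them far larger than $R$.

## 8. Towers and blocks for the two-point system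

Here is the construction for the running example $Y=\{\frac13,\frac23\}$; the general proof follows in Section 9 with all estimates.

Call the points of $S$ *slots*. A compact set $B$ with $d_H(B,S)\le R$ has a part within $R$ of each slot and nothing else. Up to an error $cR$ this part is described by a nonempty subset of a grid of $m$ points, where $m$ depends only on $c$. So $B$ does nothing but assign to each slot one of $r=2^m-1$ *labels*. The set $Y'$ will have at most $m$ points in each slot.

*Slot-constant maps.* A map that is constant on each slot has to be contracting only between different slots, where distances are controlled by $S$. The price is a factor $m$ in counting: $k$ slots cover $k$ points, and these may make up only $k/m$ full slots.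

*A tower at $\frac13$.* Let the slots near $\frac13$ be $T(1),\dots,T(N)$, with distances to $\frac13$ in ratio $4$. The map $\varphi_1'$ sends this cluster to itself. Because of the price $m$, a slot-constant map cannot cover the tower. Instead send $T(k)$ *onto* the next slot with the same label. Between different slots this contracts strongly, like the shift above. Inside a slot it would be an isometry; to make it strict, shrink the content of $T(k)$ by a factor $\theta$ that decreases slightly with $k$. What is not covered are the slots that carry their label for the first time: at most $r$ slots, at most $rm$ points, *independently of $N$*.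

*Closing the circle.* These $rm$ points must be covered by $\varphi_1'$ from the cluster at $\frac23$. Their mutual distances can be as large as the diameter of the tower. So the cluster at $\frac23$ should contain $q_0=rm$ pieces $D_1,\dots,D_{q_0}$ whose mutual distances exceed the diameter of the tower, and $\varphi_1'$ is constant on each piece. These pieces have to be covered as well. Let $\varphi_2'$ map $D_k$ slot-constantly onto the content of $D_{k+1}$, for $0\le k<q_0$: this works if $D_k$ has $m$ times as many slots as $D_{k+1}$ and $D_{k+1}$ is narrower than the distances between slots of $D_k$. The first piece $D_0$ is covered by $\varphi_2'$ from the tower, slot-constantly: the tower needs $m$ times as many slots as $D_0$, and $D_0$ must be narrower than the smallest distance in the tower.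

There is no circularity. The number $q_0=rm$ depends on $m$ alone; then the number of slots in $D_{q_0}$, $D_{q_0-1}$, ..., $D_0$ and in the tower are determined, each being $m$ times the one before. The scales are chosen last: positions of the $D_k$, then, much smaller, the tower, then the widths of $D_0,D_1,\dots$, and finally $R$.

For a general system, $\frac13$ and $\frac23$ become the fixed points $z_1\neq z_2$ of two of the maps. A shortest path from $z_2$ to $z_1$ carries the correction of the first occurrences, and a tree rooted at $z_1$ supplies the other clusters.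

## 9. The Key Lemma

**Lemma 7 (Key Lemma).** Let $(Y,\varphi_1,\dots,\varphi_n)$ be a good $n$-system, $\varepsilon>0$, $0<c<1$. There are a finite $S\subseteq[0,1]$ and $R\in(0,\varepsilon)$ such that for every $B\in K([0,1])$ with $d_H(B,S)\le R$ there is an $\varepsilon$-refinement $(Y',\varphi_i')$ of $(Y,\varphi_i)$ with $d_H(Y',B)\le cR$.

*Proof.*

**Step 1: the graph of $Y$.** This step finds the two fixed points, the tree and the path.

Since $Y$ is finite, there is $L<1$ with $|\varphi_i(x)-\varphi_i(y)|\le L|x-y|$ for all $i,x,y$. So all sufficiently long compositions $\varphi_w$ of the $\varphi_i$ are constant on $Y$. In particular some iterate $\varphi_i^l$ is constant, with value $z$ say; then $\varphi_i(z)=\varphi_i(\varphi_i^l(x))=\varphi_i^l(\varphi_i(x))=z$, and strict contraction allows no second fixed point. So each $\varphi_i$ has exactly one fixed point. Iterating $Y=\bigcup_i\varphi_i(Y)$, each $y\in Y$ lies in $\varphi_w(Y)$ for some arbitrarily long $w$; as such a $\varphi_w$ is constant, $\varphi_w(x)=y$ for all $x\in Y$.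

Call the pair $(i,x)$ an *arrow* from $x$ to $\varphi_i(x)$. We have shown that every vertex is reachable from every vertex. If all $\varphi_i$ had the same fixed point $z$, only $z$ would be reachable from $z$, so $|Y|=1$, a contradiction. Relabel the maps so that the fixed points $z_1$ of $\varphi_1$ and $z_2$ of $\varphi_2$ are distinct.

*Tree.* Let $d(y)$ be the length of a shortest path from $z_1$ to $y$. For each $y\ne z_1$ choose an arrow $(i(y),p(y))$ to $y$ with $d(y)=d(p(y))+1$. These are the *tree arrows*.

*Path.* Choose a shortest path $z_2=v_0,v_1,\dots,v_b=z_1$ with $v_{s+1}=\varphi_{j_{s+1}}(v_s)$. Then $b\ge1$ and the $v_s$ are distinct. The arrows $(j_{s+1},v_s)$, $0\le s<b$, are the *path arrows*.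

A tree or path arrow starts and ends at different vertices, so it is neither of the loops $(1,z_1)$ and $(2,z_2)$. An arrow may be both a tree and a path arrow.

**Step 2: the constants.** First the numbers of objects, then the scales. Put
$$M=\lceil2/c\rceil\ge3,\quad m=M+1,\quad r=2^m-1,\quad q_s=r\,m^{b-s}\ (0\le s\le b-1),$$
$$h=\max d+q_0+1,\qquad N=m^h .$$
So $q_{b-1}=rm$ and $q_s=mq_{s+1}$ for $s+1<b$. Choose $t_0>0$ with $2t_0<\min(\varepsilon,\tau(Y)/8,\frac14)$, and put
$$t_{s+1}=t_s4^{-q_s}\ (0\le s<b),\qquad\delta_l=t_b4^{-N}(8N)^{-l}\ (l\ge0),\qquad R=\delta_h .$$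
Note $\delta_{l+1}=\delta_l/(8N)$ and $\delta_0=t_b4^{-N}$. As $h\ge3$, for all $s\le b$,
$$64R\le\delta_1,\qquad8\delta_1\le\delta_0\le t_b\le t_s,\qquad\delta_l\ge\delta_{h-1}=8NR\ge 8R\ \ (l\le h-1).\tag{1}$$
In particular $R<t_0<\varepsilon$, and
$$2t_s\ \ge\ 2\delta_0\ \ge\ 16\delta_1\ >\ 2\delta_1+4R .\tag{2}$$

**Step 3: the set $S$.** This step places the tower and the blocks and records their distances.

Let $e_y=+1$ if $y\le\frac12$ and $e_y=-1$ otherwise. The point $y+e_yu$ with $u>0$ has *offset* $u$ at $y$; all slots belonging to $y$ will be on the same side of $y$. A *block of rank $l$* ($1\le l\le h-1$) at $y$ with base offset $u$ consists of the $m^{h-l}\ge2$ points with offsets $u+\delta_lk/m^{h-l}$, $0\le k<m^{h-l}$. It has diameter $<\delta_l\le\delta_1$, and its distinct points have distance at least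
$$\delta_l/m^{h-l}\ge\delta_l/N=8\delta_{l+1}.\tag{3}$$
The points of $S$ are called *slots*, and $S=\bigcup_{y\in Y}X_y$, where:

* $X_{z_1}=C_{z_1}=T=\{T(1),\dots,T(N)\}$, where $T(k)$ has offset $t_b4^{-k}$ at $z_1$.
* For $y\ne z_1$, $C_y$ is a block of rank $d(y)$ at $y$, with base offset $t_s$ if $y=v_s$ ($0\le s<b$), and with base offset $t_b$ if $y$ is not on the path.
* $X_{z_2}=D_0\cup D_1\cup\dots\cup D_{q_0}$, where $D_0=C_{z_2}$ and $D_k$ is a block at $z_2$ of rank $d(z_2)+k$ with base offset $t_04^{-k}$. Write $H_0(k)=D_k$ for $1\le k\le q_0$.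
* For $1\le s\le b-1$: $X_{v_s}=C_{v_s}\cup H_s(1)\cup\dots\cup H_s(q_s)$, where $H_s(k)$ is a single slot with offset $t_s4^{-k}$ at $v_s$.
* $X_y=C_y$ for all remaining $y$.

All ranks lie in $[1,h-1]$, as $d(z_2)+q_0\le h-1$. Moreover
$$|C_y|=m^{h-d(y)}\ (y\in Y),\qquad|D_k|=m^{h-d(z_2)-k}.\tag{4}$$

*Distances.* For $0\le s<b$ call $C_{v_s},H_s(1),\dots,H_s(q_s)$ the *blocks at $v_s$*. Number them $0,1,\dots,q_s$; block $k$ has all offsets in $[t_s4^{-k},t_s4^{-k}+\delta_1]$. For $j<k$, blocks $j$ and $k$ therefore have distance at least
$$t_s4^{-j}-t_s4^{-k}-\delta_1\ \ge\ 3t_s4^{-j-1}-\delta_1\ \ge\ 3t_{s+1}-\delta_1 .\tag{5}$$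
In the tower, for $k<l$,
$$|T(k)-T(l)|\ge3t_b4^{-k-1}\ge3\delta_0 .\tag{6}$$
All offsets lie in $[\delta_0,t_0+\delta_1]$: those of $T$ are at least $t_b4^{-N}=\delta_0$, and base offsets of blocks are at least $t_b\geq\delta_0$. For $s\in S$ let $I_s=[s-R,s+R]$. Since $R<\delta_0$ and $t_0+\delta_1+R\le2t_0<\frac14$, each point of $I_s$, $s\in X_y$, lies on the same side of $y$ as $s$, at distance at most $2t_0$ from $y$. With the choice of $e_y$ this gives $I_s\subseteq(0,1)$ and
$$|x-y|\le2t_0\qquad(x\in I_s,\ s\in X_y).\tag{7}$$
*Distinct slots have distance at least $8R$.* Inside $T$ use (6) and $3\delta_0\ge8R$. Inside a block of rank $l\le h-1$ use (3) and $8\delta_{l+1}\ge8\delta_h=8R$. For distinct blocks at $v_s$ use (5) and $3t_{s+1}-\delta_1\ge3t_b-\delta_1\ge8R$. For slots belonging to $y\ne y'$, the distance is at least $|y-y'|-4t_0\ge\tau(Y)-4t_0\ge12t_0\ge8R$, because $\tau(Y)>16t_0$. In particular the $I_s$ are disjoint, and the $X_y$ are disjoint.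

The set $S$ and the number $R$ are now fixed. From here on, let $B\in K([0,1])$ with $d_H(B,S)\le R$.

**Step 4: labels and the set $Y'$.** This step approximates $B$ by a finite set of prescribed form.

We have $B\subseteq\bigcup_sI_s$, and $B\cap I_s\ne\emptyset$ for each $s\in S$. Let $\Lambda=\{-R+2Rj/M:0\le j\le M\}$, so $|\Lambda|=m$. The *label* of $s$ is
$$\lambda(s)=\{\lambda\in\Lambda:\operatorname{dist}(s+\lambda,B\cap I_s)\le R/M\}.$$
The spacing of $\Lambda$ is $2R/M$, so each point of $B\cap I_s$ is within $R/M$ of $s+\Lambda$. Hence $\lambda(s)\ne\emptyset$ and $d_H(s+\lambda(s),B\cap I_s)\le R/M$. There are at most $r=2^m-1$ labels, each with at most $m$ elements.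

Put $\theta_s=1-\frac k{NM}$ if $s=T(k)$, and $\theta_s=1$ if $s\notin T$. So $0<1-\frac1M\le\theta_s\le1$. Define
$$Y'(s)=s+\theta_s\lambda(s)\subseteq I_s,\quad Y'(Z)=\bigcup_{s\in Z}Y'(s)\ (Z\subseteq S),\quad Y'_y=Y'(X_y),\quad Y'=Y'(S).$$
Since $(1-\theta_s)|\lambda|\le R/M$ for $\lambda\in\Lambda$, we have $d_H(Y'(s),s+\lambda(s))\le R/M$. Therefore $d_H(Y',B)\le\frac{2R}M\le cR$. Also $|Y'(Z)|\le m|Z|$.

Let $\pi(x)=y$ for $x\in Y_y'$. By (7), $|\pi(x)-x|\le2t_0<\varepsilon$. Also $|\pi^{-1}(y)|\ge|C_y|\ge2$; in particular $\pi$ is onto.

**Step 5: the maps.** For every arrow $(i,y)$, with $y'=\varphi_i(y)$, we define $\varphi_i':Y_y'\to Y'_{y'}$. Then $\pi\varphi_i'=\varphi_i\pi$ holds automatically.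

*(a) The arrow $(1,z_1)$.* If some $l>k$ has $\lambda(T(l))=\lambda(T(k))$, let $k^+$ be the least such $l$ and put
$$\varphi_1'\bigl(T(k)+\theta_{T(k)}\lambda\bigr)=T(k^+)+\theta_{T(k^+)}\lambda\qquad(\lambda\in\lambda(T(k))).$$
Otherwise $\varphi_1'$ is constant on $Y'(T(k))$, with value one point of $Y'(T(N))$ chosen once and for all. If $T(l)$ is not the first slot carrying its label, let $k<l$ be the largest index with the same label; then $k^+=l$ and $Y'(T(l))$ is contained in the image. Let $E\subseteq T$ be the set of slots that are first with their label. So $|E|\le r$.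

*(b) The arrow $(2,z_2)$.* For $0\le k<q_0$ we have $|D_k|=m|D_{k+1}|\ge|Y'(D_{k+1})|$ by (4). Choose a surjection from the set of slots $D_k$ onto $Y'(D_{k+1})$, and let $\varphi_2'$ map all of $Y'(s)$, $s\in D_k$, to the point assigned to $s$. On $Y'(D_{q_0})$ let $\varphi_2'$ be constant with value in $Y'(D_{q_0})$.

*(c) All other arrows $(i,y)$.* Recall that $X_y$ is $C_y$, together with $H_s(1),\dots,H_s(q_s)$ if $y=v_s$, $s<b$.

* *On $Y'(C_y)$.* If $(i,y)$ is a tree arrow, then $y'\ne z_1$, $d(y')=d(y)+1$, and $|C_y|=m|C_{y'}|\ge|Y'(C_{y'})|$. Choose a surjection from the set of slots $C_y$ onto $Y'(C_{y'})$ and map $Y'(s)$ to the point assigned to $s\in C_y$. If $(i,y)$ is not a tree arrow, let $\varphi_i'$ be constant on $Y'(C_y)$ with a value in $Y'_{y'}$.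
* *On $Y'(\bigcup_kH_s(k))$, if $y=v_s$, $0\le s<b$, and $i=j_{s+1}$ (path arrow).* Choose a surjection $\beta$ of $\{1,\dots,q_s\}$ onto $Y'\bigl(\bigcup_kH_{s+1}(k)\bigr)$ if $s+1<b$; this set has at most $mq_{s+1}=q_s$ points. If $s+1=b$, choose $\beta$ onto $Y'(E)$, which has at most $mr=q_{b-1}$ points. Map all of $Y'(H_s(k))$ to $\beta(k)$.
* *On $Y'(\bigcup_kH_s(k))$, if $y=v_s$, $0\le s<b$, and $i\ne j_{s+1}$.* Let $\varphi_i'$ be constant there, with value some point of $\varphi_i'(Y'(C_y))$.

**Step 6: covering.** We check $Y'=\bigcup_i\varphi_i'(Y')$. Tree and path arrows are of type (c), by the end of Step 1.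

* $Y'(T\setminus E)$ is covered by (a), and $Y'(E)$ by the path arrow from $v_{b-1}$ to $v_b=z_1$.
* $Y'(C_y)$, $y\ne z_1$, is covered by the tree arrow to $y$. This includes $D_0=C_{z_2}$.
* $Y'(D_k)$, $1\le k\le q_0$, is covered by (b).
* $Y'(H_s(k))$, $1\le s<b$, is covered by the path arrow from $v_{s-1}$ to $v_s$.

This exhausts $Y'$.

**Step 7: strict contraction.** Let $x\ne x'$ in $Y'$, with $x\in Y'(s)$, $x'\in Y'(s')$. We show $|\varphi_i'(x)-\varphi_i'(x')|<|x-x'|$. Two facts are used throughout: $|x-x'|\ge|s-s'|-2R$, and if all images lie in slots whose mutual distances are at most $\rho$, then the images are at distance at most $\rho+2R$.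

*Different clusters*, $s\in X_y$, $s'\in X_{y'}$, $y\ne y'$. By (7),
$$|\varphi_i'(x)-\varphi_i'(x')|\le|\varphi_i(y)-\varphi_i(y')|+4t_0\le|y-y'|-\tau(Y)+4t_0\le|x-x'|-\tau(Y)+8t_0<|x-x'| .$$

*Same cluster, arrow $(1,z_1)$.* If $s=s'=T(k)$, either the images coincide or their distance is $\frac{\theta_{T(k^+)}}{\theta_{T(k)}}|x-x'|<|x-x'|$, since $k^+>k$. Let $s=T(k)$, $s'=T(l)$, $k<l$. The images lie in slots $T(j)$ with $j=k^+$, $j=l^+$ or $j=N$; since $N\ge l\ge k+1$, always $j\ge k+1$. The offsets of these slots lie in $(0,t_b4^{-k-1}]$. So the images have distance at most $t_b4^{-k-1}+2R$, while $|x-x'|\ge3t_b4^{-k-1}-2R$ by (6). Strict contraction follows from $2t_b4^{-k-1}\ge2\delta_0>4R$, where $k+1\le N$ was used.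

*Same cluster, arrow $(2,z_2)$.* Points in one slot have equal images, and so do points of $Y'(D_{q_0})$. Next let $s\ne s'$ lie in the same $D_k$, $k<q_0$, of rank $l$. By (3), $|x-x'|\ge8\delta_{l+1}-2R$, while the images lie in $Y'(D_{k+1})$, a block of rank $l+1\le h-1$, so their distance is at most $\delta_{l+1}+2R$. By (1), $7\delta_{l+1}>4R$. Finally let $s\in D_j$, $s'\in D_k$, $j<k$. The images lie in blocks $D_i$ with $i\ge j+1$, whose offsets lie in $(0,t_04^{-j-1}+\delta_1]$. So the images have distance at most $t_04^{-j-1}+\delta_1+2R$, while $|x-x'|\ge3t_04^{-j-1}-\delta_1-2R$ by (5). Since $j+1\le q_0$, we have $2t_04^{-j-1}\ge2t_1>2\delta_1+4R$ by (2).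

*Same cluster $y$, arrow of type (c).* Call *units* the single slots of $C_y$ and, if $y=v_s$ with $s<b$, the blocks $H_s(k)$. The map $\varphi_i'$ is constant on $Y'(\text{unit})$, so we may assume that $x$ and $x'$ come from distinct units.

Suppose both units are in $C_y$. If $(i,y)$ is not a tree arrow, the images are equal. If it is, the images lie in $Y'(C_{y'})$, where $C_{y'}$ has rank $l=d(y)+1\le h-1$, so their distance is at most $\delta_l+2R$. On the other hand $|x-x'|\ge8\delta_l-2R$: if $y\ne z_1$, by (3) for $C_y$, which has rank $l-1$; if $y=z_1$, then $l=1$ and by (6) the slots have distance at least $3\delta_0\ge8\delta_1$. By (1), $7\delta_l>4R$.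

Otherwise $y=v_\sigma$ with $\sigma<b$, and the units lie in distinct blocks at $v_\sigma$. By (5), $|x-x'|\ge3t_{\sigma+1}-\delta_1-2R$.

* If $i=j_{\sigma+1}$, both images lie in $Y'_{v_{\sigma+1}}$, and all offsets of $X_{v_{\sigma+1}}$ lie in $(0,t_{\sigma+1}+\delta_1]$: for $\sigma+1<b$ the largest base offset is $t_{\sigma+1}$, and for $\sigma+1=b$ all offsets are at most $t_b/4$. So the images have distance at most $t_{\sigma+1}+\delta_1+2R$, and $2t_{\sigma+1}>2\delta_1+4R$ by (2).
* If $i\ne j_{\sigma+1}$ and $(i,y)$ is not a tree arrow, all images coincide.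
* If $i\ne j_{\sigma+1}$ and $(i,y)$ is a tree arrow, all images lie in $Y'(C_{y'})$, so their distance is at most $\delta_1+2R$. This is less than $3t_{\sigma+1}-\delta_1-2R$, since $3t_{\sigma+1}>2\delta_1+4R$ by (2).

Hence $(Y',\varphi_i')$ is a good $n$-system, by Step 4 and Step 5 it is an $\varepsilon$-refinement of $(Y,\varphi_i)$, and $d_H(Y',B)\le cR$. $\square$

## 10. Proof of the Main Theorem

Let $(Y,\varphi_i)$ be a good $n$-system, $Y\in U$ with $U$ open. Put $Y^0=Y$ and choose $\beta_0>0$ with $B(Y,\beta_0)\subseteq U$. Suppose the family $\mathcal C$ of Cantor sets in $W_n\cap U$ is $\sigma$-lower porous. By Lemma 5, $\mathcal C\subseteq\bigcup_{k\ge1}P_k$ with $P_k$ closed and constants $c_k\in(0,1]$, $R_k>0$ such that $\gamma(x,R,P_k)\ge c_kR$ for $x\in P_k$, $0<R<R_k$.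

For $k\ge1$ we construct good $n$-systems $Y^k$ and numbers $\beta_k>0$ such that $Y^k$ is an $\varepsilon_k$-refinement of $Y^{k-1}$ and $B(Y^k,\beta_k)\cap P_k=\emptyset$, where
$$\varepsilon_k=2^{-k-1}\min_{j<k}\min\{\tau(Y^j)/5,\ \beta_j\}.$$

**Step 1: escaping from $P_k$.** We claim that some $\varepsilon_k$-refinement of $Y^{k-1}$ is not in $P_k$. Suppose all of them are in $P_k$. Apply Lemma 7 to $Y^{k-1}$ with $\varepsilon=\min(\varepsilon_k,R_k)$ and $c=c_k/8$. We get $S$ and $R<R_k$.

With $B=S$ the lemma gives an $\varepsilon_k$-refinement $Y'$ with $d_H(Y',S)\le cR\le R/8$, and $Y'\in P_k$ by assumption. Since $\gamma(Y',R/2,P_k)\ge c_kR/2>c_kR/4$, there are $B_0\in K([0,1])$ and $\rho>c_kR/4$ with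
$$B(B_0,\rho)\subseteq B(Y',R/2)\setminus P_k .$$
In particular $d_H(B_0,Y')<R/2$, so $d_H(B_0,S)<R/2+R/8<R$. So we may apply the same lemma, with the same $S$ and $R$, to $B=B_0$: there is an $\varepsilon_k$-refinement $Y''$ of $Y^{k-1}$ with $d_H(Y'',B_0)\le c_kR/8<\rho$. Then $Y''\in B(B_0,\rho)$, so $Y''\notin P_k$, contrary to the assumption. This proves the claim.

Let $Y^k$ be an $\varepsilon_k$-refinement of $Y^{k-1}$ outside $P_k$, and choose $\beta_k>0$ with $B(Y^k,\beta_k)\cap P_k=\emptyset$, which is possible because $P_k$ is closed.

**Step 2: the limit.** For $j>k\ge0$ we have $\varepsilon_j\le2^{-j-1}\min\{\tau(Y^k)/5,\beta_k\}$. So for every $k\ge0$,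
$$\eta_k=\sum_{j>k}\varepsilon_j\le\min\{\tau(Y^k)/5,\beta_k\}\sum_{j>k}2^{-j-1}<\min\{\tau(Y^k)/5,\beta_k\}.$$
By Lemma 6, $Y^k\to A$, where $A\in W_n$ is a Cantor set and $d_H(A,Y^k)\le\eta_k<\beta_k$ for all $k\ge0$. The case $k=0$ gives $A\in U$, so $A\in\mathcal C$. The cases $k\ge1$ give $A\notin P_k$. This contradicts $\mathcal C\subseteq\bigcup_{k\ge1}P_k$, and Theorem 1 is proved. $\blacksquare$

With Corollary 2, the Problem is answered: $A_w[0,1]$ is not $\sigma$-lower porous in $K([0,1])$.

## 11. The number of maps, open sets, and the difference $A_w[0,1]\setminus A[0,1]$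

*Proof of Theorem 3.* For $n\ge2$ we have $W_n\supseteq W_2$, and $W_2$ is not $\sigma$-lower porous by Corollary 2; so $W_n$ is not. For $n=1$ we saw in Section 3 that $W_1$ is the family of singletons, and that it is lower porous. $\square$

*Proof of Theorem 4.* Finite sets are dense in $K([0,1])$, and adding to a finite set a further point very close to one of its points changes it arbitrarily little in $d_H$. So $U$ contains a finite set $F$ with $|F|=n\ge2$. With the $n$ constant maps onto its points, $F$ is a good $n$-system. By Theorem 1, the Cantor sets in $W_n\cap U$ do not form a $\sigma$-lower porous family, and neither do the Cantor sets in $A_w[0,1]\cap U$, which are at least as many. If the Cantor sets in $\bigl(A_w[0,1]\setminus A[0,1]\bigr)\cap U$ formed a $\sigma$-lower porous family, then its union with $A[0,1]$ would be $\sigma$-lower porous, because $A[0,1]$ is, by the fact quoted in Section 3. But this union contains all Cantor sets in $A_w[0,1]\cap U$, a contradiction. $\square$
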